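# Mixed graphs determined by two Hermitian spectra

## 1. Two spectra on at most four vertices

A single spectrum rarely pins down a graph, but two spectra carry much more information. Take a mixed graph, record the spectrum of its Hermitian adjacency matrix and the spectrum of the complementary matrix, and suppose that a certain determinant is "as free of prime factors as it can be". Must the graph be the only one with these two spectra? The answer one would first guess is *yes*, for the following reason. Each prime that divides the determinant is a possible obstruction, and a prime that divides it as little as possible should leave no room for a second graph. We fix the definitions, test the guess on small cases, and then see that the answer is right but the reason needs repair at several primes.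

**Definitions.** A *mixed graph* $G$ on $\{1,\dots,n\}$ is obtained from a simple undirected graph by orienting some (possibly none, possibly all) of its edges. Unoriented edges are called undirected edges, oriented ones arcs. Its *Hermitian adjacency matrix* $A=A(G)=(a_{uv})$ has $a_{uv}=1$ if $uv$ is an undirected edge, $a_{uv}=i$ and $a_{vu}=-i$ if there is an arc from $u$ to $v$, and $a_{uv}=0$ otherwise. Let $J$ be the all-ones matrix and $e$ the all-ones vector. Two mixed graphs $G,H$ of order $n$ are *cospectral* (always: with respect to the generalized Hermitian spectrum) if $A(G),A(H)$ have the same spectrum and $J-I-A(G),\,J-I-A(H)$ have the same spectrum. $G$ is *SHDGS* if, up to isomorphism, it is the unique mixed graph cospectral with $G$. The *converse* of $G$ reverses every arc, and $G$ is *self-converse* if it is isomorphic to its converse. The *walk matrix* is $W=W(G)=[e,Ae,\dots,A^{n-1}e]$, and we put $h_k=e^TA^ke$.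

The converse has matrix $\bar A=A^T$, and $J-I-A^T=(J-I-A)^T$. A matrix and its transpose have the same spectrum. So the converse is always cospectral with $G$, and *every SHDGS graph is self-converse*. This is why we look only at self-converse graphs.

For self-converse $G$ the Gaussian integer $\det W$ is divisible by $2^{\lfloor n/2\rfloor}$ in $\mathbb Z[i]$ (we prove this in Section 6). Call $x\in\mathbb Z[i]$ *norm-free* if for no Gaussian prime $p$ does the norm $N(p)=p\bar p$ divide $x$.

**The claim to test.** If $G$ is self-converse and $2^{-\lfloor n/2\rfloor}\det W$ is norm-free, then $G$ is SHDGS.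

For the tests we use three quantities that the two spectra determine. The trace of $A^2$ is $\sum|a_{uv}|^2$, twice the total number of edges and arcs. Section 3 will show that all $h_k$ are determined too; here $h_1=e^TAe$ is twice the number of undirected edges, because an arc contributes $i-i=0$. If all edges are arcs, then $(Ae)_v=i\,(\text{outdegree}-\text{indegree})$, and $h_2=(Ae)^*(Ae)$ is the sum of the squares of these differences.

*An arc on two vertices.* Here $A=\begin{pmatrix}0&i\\-i&0\end{pmatrix}$, $W=\begin{pmatrix}1&i\\1&-i\end{pmatrix}$, $\det W=-2i$, and $\frac12\det W=-i$ is norm-free. The undirected edge has the same spectrum $\{1,-1\}$. But $J-I-A$ has spectrum $\{\sqrt2,-\sqrt2\}$ for the arc and is $0$ for the undirected edge. The empty graph has spectrum $\{0,0\}$. So the arc is SHDGS.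

*An arc and an isolated vertex.* $Ae=(i,-i,0)^T$, $A^2e=(1,1,0)^T$, $\det W=2i$, and $\frac12\det W=i$ is norm-free. A cospectral graph has one edge in all, and $h_1=0$ says that it is an arc. So this graph is SHDGS.

*The directed path $1\to2\to3$.* $Ae=(i,0,-i)^T$, $A^2e=(0,2,0)^T$, $\det W=4i$. Now $\frac12\det W=2i$ is divisible by $2=N(1+i)$, so it is not norm-free. Still, a cospectral graph has two edges on three vertices, hence its underlying graph is a path, and both edges are arcs as $h_1=0$. The orientations $1\to2\leftarrow3$ and $1\leftarrow2\to3$ have $h_2=1+4+1=6$, while the directed path has $h_2=2$. So this graph is SHDGS as well: the condition is at best sufficient, not necessary.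

*The directed path $1\to2\to3\to4$.* Here $Ae=(i,0,0,-i)^T$, $A^2e=(0,1,1,0)^T$, $A^3e=(i,i,-i,-i)^T$. Subtracting row 4 of $W$ from row 1 and row 3 from row 2 gives the rows $(0,2i,0,2i)$ and $(0,0,0,2i)$. These live in columns 2 and 4, so, up to sign, $\det W$ is $\det\begin{pmatrix}2i&2i\\0&2i\end{pmatrix}\det\begin{pmatrix}1&1\\1&0\end{pmatrix}=4$. Thus $2^{-2}\det W=\pm1$ is norm-free. A cospectral graph has three arcs and no undirected edge, so its underlying graph is a path, a star, or a triangle with an isolated vertex. For the path $\det A=1$ (one perfect matching), and for the other two $\det A=0$. So it is a path. The end vertices contribute $1+1$ to $h_2$ and each inner vertex $0$ or $4$. As $h_2=2$, the path is directed. So this graph is SHDGS.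

The guess survives. From now on we work toward a proof.

## 2. Norm-freeness in rational primes, and the two theorems

Let $G$ be self-converse. Then there is a permutation matrix $P$ with
$$PAP^T=\bar A. \tag{2.1}$$
Since $P^Te=e$, we get $\overline{A^ke}=\bar A^ke=PA^ke$. So $\overline W=PW$ and $\overline{\det W}=\pm\det W$. Hence $\det W$ is real or purely imaginary, and
$$2^{-\lfloor n/2\rfloor}\det W=\varepsilon m,\qquad \varepsilon\in\{1,i\},\ m\in\mathbb Z. \tag{2.2}$$

Recall the Gaussian primes up to units: $1+i$ of norm $2$; for each $p\equiv1\pmod4$ two conjugate primes $\varpi,\bar\varpi$ with $\varpi\bar\varpi=p$; and each $p\equiv3\pmod 4$ itself, of norm $p^2$. A rational integer divides $\varepsilon m$ in $\mathbb Z[i]$ exactly when it divides $m$ in $\mathbb Z$. So norm-freeness means: $m\ne0$; $2\nmid m$; $p\nmid m$ for $p\equiv1\pmod 4$; $p^2\nmid m$ for $p\equiv3\pmod4$. In short: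
$$\text{norm-free}\iff m\text{ is odd, squarefree, and has no prime factor}\equiv1\!\!\pmod4. \tag{2.3}$$

**Theorem 1.** If $G$ is self-converse and $2^{-\lfloor n/2\rfloor}\det W$ is norm-free, then $G$ is SHDGS.

**Theorem 2.** Let $G$ be self-converse with $m$ odd and squarefree. Let $s$ be the number of primes $p\equiv1\pmod4$ dividing $m$. Then:

1. At most $3^s$ isomorphism classes of mixed graphs (including that of $G$) are cospectral with $G$, and their number is odd.
2. If $H$ is cospectral with $G$ and $\det W(H)$, $\det W(G)$ are associates in $\mathbb Z[i]$, then $H\cong G$.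
3. Every self-converse $H$ cospectral with $G$ is isomorphic to $G$.

By (2.3), Theorem 1 is the case $s=0$ of Theorem 2(1). So the claim of Section 1 is true, and we prove Theorem 2.

## 3. From equal spectra to a unitary matrix

We write $(u,v)=u^*v$ on $V=\mathbb Q(i)^n$. Since $A$ is Hermitian with entries in $\mathbb Z[i]$, each $h_k$ is a real Gaussian integer, so $h_k\in\mathbb Z$.

**Step 1: the two spectra determine all $h_k$.** Put $\varphi(z)=\det(zI-A)$ and $\nu(z)=e^T\mathrm{adj}(zI-A)e$. Since $J=ee^T$, the matrix determinant lemma gives $\det(zI-A-tJ)=\varphi(z)-t\nu(z)$. With $t=-1$,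
$$\det\bigl(zI-(J-I-A)\bigr)=(-1)^n\det\bigl((-z-1)I-A+J\bigr)=(-1)^n\bigl[\varphi(-z-1)+\nu(-z-1)\bigr].$$
So cospectral graphs have the same $\varphi$ and the same $\nu$. As $\nu(z)/\varphi(z)=e^T(zI-A)^{-1}e=\sum_{k\ge0}h_kz^{-k-1}$, they have the same $h_k$ for all $k$.

**Step 2: a unitary matrix that intertwines the graphs.** Let $G$ be as in Theorem 2, let $H$ be any mixed graph cospectral with $G$, and put $B=A(H)$. The $(a,b)$ entry of $W(G)^*W(G)$ is $(A^ae,A^be)=h_{a+b}$, so Step 1 gives
$$W(G)^*W(G)=(h_{a+b})_{0\le a,b<n}=W(H)^*W(H),\qquad \det(h_{a+b})=|\det W(G)|^2=2^{2\lfloor n/2\rfloor}m^2\neq0. \tag{3.1}$$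
In particular $W(H)$ is invertible and $|\det W(H)|=|\det W(G)|$. Put $U=W(G)W(H)^{-1}$, a matrix over $\mathbb Q(i)$. By (3.1), $U^*U=I$. Comparing first columns in $UW(H)=W(G)$ gives $Ue=e$, hence also $U^*e=U^{-1}e=e$. Let $C$ be the companion matrix of $\varphi$. By the Cayley–Hamilton theorem $AW(G)=W(G)C$ and $BW(H)=W(H)C$, with the same $C$. So $AU=W(G)CW(H)^{-1}=UB$. Altogether
$$U^*U=I,\qquad Ue=U^*e=e,\qquad AU=UB. \tag{3.2}$$

If $U$ is a permutation matrix, then $H\cong G$. What we must control are the denominators of $U$.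

## 4. One prime at a time: self-dual lattices that contain the walk lattice

**Recollections.** Let $p$ be a rational prime, $\mathbb Z_{(p)}\subset\mathbb Q$ the fractions with denominator prime to $p$, and $O=\mathbb Z_{(p)}[i]$, a principal ideal domain with $O\cap\mathbb Q=\mathbb Z_{(p)}$. An $O$-lattice $X$ in a $\mathbb Q(i)$-space with nondegenerate Hermitian form is a finitely generated $O$-submodule spanning the space; it is free. Its *dual* is $X^\sharp=\{v:(x,v)\in O\ \forall x\in X\}$, and $X$ is *self-dual* if $X=X^\sharp$. Clearly $Y\subset X$ implies $X^\sharp\subset Y^\sharp$.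

Let $b_1,\dots,b_r$ be a basis of $Y$ with Gram matrix $\Gamma=((b_j,b_l))$. Then $Y^\sharp$ has the dual basis $b_l^\sharp$ with $(b_j,b^\sharp_l)=\delta_{jl}$, and $b_l=\sum_jb_j^\sharp\,\Gamma_{jl}$. So $Y$ is self-dual iff $\Gamma$ is invertible over $O$. For a nonsingular matrix $T$ over $O$, Smith normal form gives $O^r/TO^r\cong\bigoplus O/d_j$ with $\prod d_j$ an associate of $\det T$; and $|O/xO|=p^{v_p(x\bar x)}$, because multiplication by $x$ on $O=\mathbb Z_{(p)}\oplus\mathbb Z_{(p)}i$ has determinant $x\bar x$. If $Y\subset X$, $X$ is self-dual, and $T$ expresses a basis of $Y$ in a basis of $X$, then $\det\mathrm{Gram}(Y)=|\det T|^2\cdot\text{unit}$. Hence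
$$|X/Y|=p^{\,v_p(\det\mathrm{Gram}(Y))}\qquad\text{for }Y\subset X=X^\sharp. \tag{4.1}$$

*Example.* Let $p=5$, $\varpi=2+i$, and let $Y=Oe_1$ be of rank one with $(e_1,e_1)=25$. Then $Y^\sharp=\frac1{25}Oe_1$ has index $5^4$ over $Y$, and $X=\frac15Oe_1$ is self-dual with $|X/Y|=|O/5O|=25$.

**The three lattices.** For a fixed $p$ put
$$L=O^n,\qquad L'=UO^n,\qquad M=O[A]e=W(G)O^n .$$
$L$ and $L'$ are self-dual ($U$ is unitary), $A$-stable ($AL'=UBO^n\subset L'$), and contain $e$ (as $e=Ue$). Hence both contain $M$, and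
$$M\subset L,\,L'\subset M^\sharp. \tag{4.2}$$
The Gram matrix of $M$ in the basis $e,\dots,A^{n-1}e$ is $(h_{a+b})$, of determinant $2^{2\lfloor n/2\rfloor}m^2$.

**(4.3)** *If $p\nmid2m$, then $L=L'$.* The Gram determinant of $M$ is a unit, so $M=M^\sharp$, and (4.2) leaves no choice.

**(4.4)** *Let $H_1,H_2$ be cospectral with $G$, with matrices $U_1,U_2$. If the localizations of $U_1\mathbb Z[i]^n$ and $U_2\mathbb Z[i]^n$ agree at all primes $p$, then $H_1\cong H_2$.*

*Proof.* A $\mathbb Z[i]$-lattice $N$ is the intersection of its localizations: if $x$ lies in all of them, the ideal $\{r\in\mathbb Z:rx\in N\}$ is contained in no $p\mathbb Z$, so it contains $1$. Hence $U_1\mathbb Z[i]^n=U_2\mathbb Z[i]^n$, and $Q=U_2^{-1}U_1$ is a unitary matrix with entries in $\mathbb Z[i]$ and $Qe=e$. Each row of $Q$ has norm $1$, so it has exactly one nonzero entry, a unit. As $Qe=e$, this entry is $1$. So $Q$ is a permutation matrix, and by (3.2) $A(H_1)=U_1^*AU_1=Q^TU_2^*AU_2Q=Q^TA(H_2)Q$. $\square$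

Taking $H_2=G$, $U_2=I$: *if $L=L'$ at every prime, then $H\cong G$.* It remains to treat $p=2$ and the odd primes dividing $m$.

## 5. Two primes at which self-duality does not suffice

The sensible plan is now: at each remaining prime, show that there is only one lattice between $M$ and $M^\sharp$ that is self-dual and $A$-stable. Here is exactly where this plan stops working.

**At $p=2$.** Let $n\ge2$ be even and $\pi=1+i$, so $\pi\bar\pi=2$. We shall see in Section 6 that the Gram matrix of $M$ is $2\Gamma'$ with $\Gamma'$ invertible over $\mathbb Z_{(2)}$ when $m$ is odd. Then $\pi^{-1}M$ has Gram matrix $\frac{1}{\bar\pi\pi}2\Gamma'=\Gamma'$. So $\pi^{-1}M$ is self-dual, $A$-stable and contains $e$. But it is not $L=O^n$, because $\pi^{-1}e\notin O^n$. The plan therefore *always* fails at $2$ for even $n$, even for the arc on two vertices, where $M=O(1,1)^T+O(i,-i)^T$.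

What distinguishes $L$ from $\pi^{-1}M$ for the arc? Take $v=\pi^{-1}e$. Then $(v,v)=\frac22=1$, while $(e,v)=\frac2\pi=1-i\equiv0\pmod\pi$. In $O^n$, on the other hand, $(v,v)\equiv(e,v)$ modulo $\pi$, as $|x|^2\equiv x$ in the residue field $\mathbb F_2$. The true lattices obey congruences that do not follow from self-duality. These congruences are what we exploit in Sections 6–8.

**At $p\equiv1\pmod4$.** In the rank-one example of Section 4, $\varpi^{-2}Oe_1$ and $\bar\varpi^{-2}Oe_1$ are self-dual too, since $25/(\bar\varpi^{2}\varpi^{2})=1$. So $Oe_1$ is contained in three self-dual lattices. This ambiguity is the source of the $3^s$ in Theorem 2. If we replace $5$ by $3$ (with $(e_1,e_1)=9$), then $3$ is prime in $O$, the lattices containing $Oe_1$ are $3^{-j}Oe_1$ with $j\ge0$, and only $j=1$ is self-dual. This is the picture for $p\equiv3\pmod4$, and Section 9 shows that both pictures are accurate.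

## 6. Parity at the prime 2

Here $O=\mathbb Z_{(2)}[i]$ is a discrete valuation ring with uniformizer $\pi=1+i$ and residue field $\mathbb F_2$. We have $i\equiv1\pmod\pi$, conjugation is trivial modulo $\pi$, and $\pi O\cap\mathbb Q=2\mathbb Z_{(2)}$.

**Step 1: the two congruences.** For $x=a+ib$ with $a,b\in\mathbb Z_{(2)}$: $x+\bar x=2a$, and $x\bar x=a^2+b^2\equiv a+b\equiv x\pmod\pi$. Hence for all $v\in O^n$
$$(v,v)\equiv(e,v)\pmod\pi,\qquad (v,Av)\in2\mathbb Z_{(2)}. \tag{6.1}$$
The first is the sum of $\bar v_jv_j\equiv v_j$. For the second, $A$ is Hermitian with zero diagonal, so $(v,Av)=\sum_{j<l}(x_{jl}+\overline{x_{jl}})$ with $x_{jl}=\bar v_ja_{jl}v_l\in O$. The same holds with $B$ in place of $A$. Now let $v=Uu\in L'$ with $u\in O^n$. By (3.2), $(v,v)=(u,u)$, $(e,v)=(U^*e,u)=(e,u)$, and $(v,Av)=(Uu,UBu)=(u,Bu)$. So (6.1) holds for all $v\in L$ and all $v\in L'$.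

**Step 2: $n$ even — every $h_k$ is even.** We have $h_0=n$. Next, $h_{2j+1}=(A^je,A\,A^je)$ is even by (6.1). For $j\ge1$, $h_{2j}=(A^je,A^je)\equiv(e,A^je)=h_j$ modulo $\pi$, hence modulo $2$, so induction applies. Thus $(h_{a+b})=2\Gamma'$ with $\Gamma'$ over $\mathbb Z$.

**Step 3: $n$ odd — split off $e$.** Now $h_0=n$ is odd, but it is a unit of $O$. Let $q(v)=v-\frac{(e,v)}ne$ be the orthogonal projection onto $V_0=e^\perp$. Put $T=qA|_{V_0}$ and $w=q(Ae)$. For $u,v\in V_0$ we have $(u,Tv)=(u,Av)$, so $T$ is self-adjoint. We compare $e,w,Tw,\dots,T^{n-2}w$ with the columns of $W$. By induction on $j\ge0$,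
$$T^jw-A^{j+1}e\in\mathrm{span}_{\mathbb Z_{(2)}}(e,Ae,\dots,A^je). \tag{6.2}$$
For $j=0$, $w-Ae=-\frac{h_1}ne$. For $j\ge1$, $T^jw=AT^{j-1}w-\frac1n(e,AT^{j-1}w)\,e$. By induction $AT^{j-1}w$ is $A^{j+1}e$ plus a $\mathbb Z_{(2)}$-combination of $Ae,\dots,A^je$, and $(e,AT^{j-1}w)$ is then a $\mathbb Z_{(2)}$-combination of the integers $h_k$. This proves (6.2).

So $(e,w,\dots,T^{n-2}w)$ arises from $(e,Ae,\dots,A^{n-1}e)$ by a unitriangular matrix, and its Gram determinant is $\det(h_{a+b})$. Since $T^jw\perp e$ and $(e,e)=n$,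
$$\det(h_{a+b})=n\cdot\det\bigl((w,T^{a+b}w)\bigr)_{0\le a,b\le n-2}. \tag{6.3}$$
The entries $(w,T^{a+b}w)$ are rational by (6.2). They lie in $2\mathbb Z_{(2)}$: by (6.2) $v=T^jw$ lies in $O^n\cap e^\perp$, so (6.1) gives $(w,T^{2j}w)=(v,v)\equiv(e,v)=0$ and $(w,T^{2j+1}w)=(v,Tv)=(v,Av)\equiv0\pmod\pi$. So the matrix in (6.3) is $2\Gamma'$ with $\Gamma'$ over $\mathbb Z_{(2)}$.

**Divisibility of $\det W$.** In both cases $2^{2\lfloor n/2\rfloor}$ divides $\det(h_{a+b})=|\det W|^2$; this used nothing about $m$. For self-converse $G$, $\det W$ is $1$ or $i$ times an integer $d$ with $d^2=|\det W|^2$. So $2^{\lfloor n/2\rfloor}\mid d$, as promised in Section 1.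

**When $m$ is odd.** By (3.1) and (6.3), $\det\Gamma'=m^2$ for $n$ even, and $\det\Gamma'=m^2/n$ for $n$ odd. In both cases $\Gamma'$ is invertible over $\mathbb Z_{(2)}$.

## 7. At most one lattice at the prime 2

Still $O=\mathbb Z_{(2)}[i]$. The following lemma covers both parities of $n$ at once.

**Lemma.** Let $V_0$ be a $2k$-dimensional $\mathbb Q(i)$-space with a positive definite Hermitian form, $T$ self-adjoint, $w\in V_0$, $c\in\{0,1\}$. Suppose the Gram matrix of $w,Tw,\dots,T^{2k-1}w$ is $2\Gamma'$ with $\Gamma'\in GL_{2k}(\mathbb Z_{(2)})$. Then there is at most one $O$-lattice $L\subset V_0$ with $L=L^\sharp$, $TL\subset L$, $w\in L$, and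
$$(v,v)\equiv c\,(w,v)\pmod\pi,\qquad(v,Tv)\equiv0\pmod\pi\qquad\forall v\in L. \tag{7.1}$$

The idea: such a lattice corresponds to an ideal $I$ of polynomials modulo the characteristic polynomial, and self-duality forces $\bar ff$ to be divisible by $2$ for $f\in I$. The congruences (7.1) determine the class of $\bar ff/2$ modulo $\pi$ from $f$ modulo $\pi$ alone. This extra piece of information separates $L$ from its competitors.

The case $k=0$ is trivial. Let $k\ge1$, and let $L$ be such a lattice. A bar denotes conjugation; a tilde denotes reduction modulo $\pi$.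

**Step 1: the characteristic polynomial is a square modulo 2.** This step finds the polynomial $\psi$ that will locate $I$. Take a basis $b_j$ of $L$, and put $\Gamma=((b_j,b_l))$, $B_0=((b_j,Tb_l))$. Both are Hermitian over $O$, and $\Gamma$ is invertible over $O$. The matrix of $T$ is $\Gamma^{-1}B_0$, and its conjugate transpose $B_0\Gamma^{-1}=\Gamma(\Gamma^{-1}B_0)\Gamma^{-1}$ is similar to it. So the characteristic polynomial $\varphi$ of $T$ has real coefficients; they lie in $O$, hence in $\mathbb Z_{(2)}$.

Modulo $\pi$ both $\Gamma$ and $B_0$ are symmetric, $\det\tilde\Gamma=1$, and $\tilde B_0$ has zero diagonal by (7.1). So $\tilde\varphi=\det S$ with $S=z\tilde\Gamma-\tilde B_0$, a symmetric matrix over $\mathbb F_2[z]$. In the permutation expansion of $\det S$ the terms of $\sigma$ and $\sigma^{-1}$ are equal and cancel in characteristic $2$, unless $\sigma^2=1$. If $\sigma^2=1$, then $\sigma$ has an even number of fixed points among the $2k$ indices. Each fixed point $j$ contributes $z\tilde\Gamma_{jj}$, so together they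 contribute a constant times an even power of $z$. Each 2-cycle $(j\,l)$ contributes $S_{jl}^2\in\mathbb F_2[z^2]$. So $\tilde\varphi\in\mathbb F_2[z^2]$, which means
$$\tilde\varphi=\psi^2,\qquad\psi\in\mathbb F_2[z]\text{ monic of degree }k. \tag{7.2}$$
Note that $\varphi$ and $\psi$ depend on $T$ only.

**Step 2: lattices become ideals.** This step replaces $L$ by an ideal. Let $\Lambda_0=\mathbb Z_{(2)}[z]/(\varphi)$ and $\Lambda=O[z]/(\varphi)=\Lambda_0\oplus i\Lambda_0$, with coefficientwise conjugation. Then $\tilde\Lambda=\Lambda/\pi\Lambda=\mathbb F_2[z]/(\psi^2)$, with trivial conjugation. Let $M=O[T]w$. It is spanned by $w,\dots,T^{2k-1}w$, which are independent because $\det\Gamma'\ne0$. So $f\mapsto f(T)w$ is an isomorphism $\Lambda\cong M$. Since $T$ is self-adjoint,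
$$(f(T)w,g(T)w)=2\tau(\bar fg),\qquad\tau(f):=\tfrac12(w,f(T)w). \tag{7.3}$$
On $1,z,\dots,z^{2k-1}$ the values of $\tau$ are entries of $\Gamma'$, so $\tau$ is an $O$-linear map $\Lambda\to O$. The $O$-bilinear form $\tau(fg)$ has matrix $\Gamma'$ in this basis, so it is perfect. Consequently
$$\tau(a\Lambda)\subset2O\ \Rightarrow\ a\in2\Lambda,\qquad\text{and}\qquad\tilde\tau(a\tilde\Lambda)=0\ \Rightarrow\ a=0\text{ in }\tilde\Lambda, \tag{7.4}$$
where $\tilde\tau:\tilde\Lambda\to\mathbb F_2$ is the reduction of $\tau$.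

The Gram matrix $2\Gamma'$ of $M$ gives $M^\sharp=\frac12M$. As $L$ contains $w$ and is $T$-stable, $M\subset L=L^\sharp\subset\frac12M$. So
$$L=\{\tfrac12f(T)w:f\in I\}\quad\text{for an ideal }I\supset2\Lambda\text{ of }\Lambda .$$

*Example.* For the arc on two vertices take $V_0=V$, $T=A$, $w=e$. Then $\varphi=z^2-1$ and $\psi=z+1$. For $f=f_0+f_1z$, $\frac12f(A)e=\frac12(f_0+if_1,\,f_0-if_1)^T$. So for $L=O^2$ we get $I=\{f:f_0+if_1\in2O\}$. It contains $1-iz\equiv\psi\pmod\pi$. The competitor $\pi^{-1}M$ corresponds to $\pi\Lambda$.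

**Step 3: $\bar ff/2$ modulo $\pi$ can be read off from $f$ modulo $\pi$.** This is the heart of the proof. For $f,g\in I$ and $h\in\Lambda$, (7.3) gives $\frac12\tau(\bar fgh)=(\frac12f(T)w,\frac12(gh)(T)w)\in O$. So $\bar fg\in2\Lambda$ by (7.4). For $f\in I$ let $\omega(f)\in\tilde\Lambda$ be the class of $\bar ff/2$. With $v=\frac12f(T)w\in L$,
$$(v,v)=\tau(\bar ff/2),\qquad(w,v)=\tau(f),\qquad(v,Tv)=\tau(z\bar ff/2).$$
Let $g\in\mathbb Z[z]$. Then $gf\in I$, and $\overline{gf}\,gf/2=g^2\bar ff/2$. So (7.1), applied to the vector belonging to $gf$, gives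
$$\tilde\tau(g^2\omega(f))=c\,\tilde\tau(g\tilde f),\qquad\tilde\tau(zg^2\omega(f))=0\qquad\forall g\in\mathbb F_2[z].$$
Every element of $\mathbb F_2[z]$ has the form $h=g_1^2+zg_2^2$: collect the even and the odd powers of $z$. Therefore $\tilde\tau(h\,\omega(f))=c\,\tilde\tau(g_1\tilde f)$ for every $h$, and by (7.4) these values determine $\omega(f)$. We have shown:

**(7.5)** *$\omega(f)$ is determined by $f$ modulo $\pi$, by a rule that depends only on $\tau$ and $c$. So the rule is the same for every lattice that satisfies the hypotheses.*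

In the example, $f=1-iz$ has $\bar ff/2=(1+iz)(1-iz)/2=(1+z^2)/2=1$, so $\omega(f)=1$. For the excluded ideal $\pi\Lambda$, the element $\pi$ has $\bar\pi\pi/2=1$, although $\pi\equiv0$. This contradicts (7.5), since $\omega(0)=0$.

**Step 4: the shape of $I$.** This step computes $I$ modulo $\pi$ and the multiples of $\pi$ in $I$. Let $J_\psi\subset\Lambda$ be the preimage of $\psi\tilde\Lambda$. It contains $\pi\Lambda$, and $|\Lambda/J_\psi|=|\mathbb F_2[z]/(\psi)|=2^k$.

First, if $f\in I$, then $\bar ff\in2\Lambda$, so $\tilde f^2=0$ in $\mathbb F_2[z]/(\psi^2)$. Hence $\psi\mid\tilde f$ and $f\in J_\psi$. Second, if $f=\pi a\in I\cap\pi\Lambda$, then $\omega(f)=\omega(0)=0$ by (7.5). But $\bar ff/2=\bar aa$, so $\omega(f)=\tilde a^2$. Hence $\psi^2\mid\tilde a^2$, so $\psi\mid\tilde a$ and $a\in J_\psi$. Thus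
$$I+\pi\Lambda\subset J_\psi,\qquad I\cap\pi\Lambda\subset\pi J_\psi. \tag{7.6}$$

Now count. The Gram determinant of $M$ is $2^{2k}$ times a unit, so $|L/M|=2^{2k}$ by (4.1). Also $|\frac12M/M|=|O/2O|^{2k}=2^{4k}$. Hence $|\Lambda/I|=|\frac12M/L|=2^{2k}$. Since $(I+\pi\Lambda)/I\cong\pi\Lambda/(I\cap\pi\Lambda)$,
$$2^{2k}=|\Lambda/I|=|\Lambda/(I+\pi\Lambda)|\cdot|\pi\Lambda/(I\cap\pi\Lambda)|\ge|\Lambda/J_\psi|\cdot|\pi\Lambda/\pi J_\psi|=2^k\cdot2^k .$$
So both inclusions in (7.6) are equalities:
$$I+\pi\Lambda=J_\psi,\qquad I\cap\pi\Lambda=\pi J_\psi. \tag{7.7}$$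

**Step 5: two such ideals coincide.** Let $L,L'$ satisfy the hypotheses, with ideals $I,I'$. By (7.7) we can choose $f\in I$ and $f'\in I'$, both $\equiv\psi\pmod\pi$. Write $f'=f+\pi\eta$ with $\eta\in\Lambda$. Then
$$\bar f'f'=\bar ff+(x+\bar x)+2\bar\eta\eta,\qquad x=\pi y,\quad y=\bar f\eta=s+it\quad(s,t\in\Lambda_0).$$
Since $x=(1+i)(s+it)=(s-t)+i(s+t)$, we get $(x+\bar x)/2=s-t\equiv s+it=y\equiv\psi\eta\pmod\pi$. So
$$\omega(f')=\omega(f)+\psi\tilde\eta+\tilde\eta^2 .$$
But $\omega(f')=\omega(f)$ by (7.5). So $\psi^2\mid\tilde\eta(\tilde\eta+\psi)$ in $\mathbb F_2[z]$, for any polynomial representing $\tilde\eta$. Let $r$ be irreducible with $r^\mu\,\|\,\psi$, $\mu\ge1$. If $v_r(\tilde\eta)=j<\mu$, then $v_r(\tilde\eta+\psi)=j$ too, and $2\mu\le2j$, a contradiction. So $r^\mu\mid\tilde\eta$ for every such $r$, i.e. $\psi\mid\tilde\eta$. Thus $\eta\in J_\psi$, and by (7.7) $f'=f+\pi\eta\in I+\pi J_\psi=I$.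

Finally let $g\in I'$ be arbitrary. As $g\in J_\psi$, there is $h\in\Lambda$ with $g\equiv hf'\pmod\pi$. Then $g-hf'\in I'\cap\pi\Lambda=\pi J_\psi\subset I$, and $hf'\in I$, so $g\in I$. Hence $I'\subset I$. By symmetry $I=I'$, and so $L=L'$. $\square$

## 8. The lattices agree at 2 whenever $m$ is odd

Let $L=O^n$ and $L'=UO^n$ at $p=2$, with $m$ odd.

**$n$ even.** Apply the Lemma with $V_0=V$, $T=A$, $w=e$, $c=1$. The Gram matrix is $(h_{a+b})=2\Gamma'$ with $\Gamma'\in GL_n(\mathbb Z_{(2)})$ by Section 6. Both $L$ and $L'$ are self-dual, $A$-stable and contain $e$, and (7.1) is (6.1). So $L=L'$.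

**$n$ odd.** Use $V_0=e^\perp$, $T=qA|_{V_0}$, $w=q(Ae)$ from Section 6, with $c=0$ and $2k=n-1$. The Gram matrix of $w,\dots,T^{n-2}w$ is $2\Gamma'$ with $\Gamma'\in GL_{n-1}(\mathbb Z_{(2)})$. Let $X$ be $L$ or $L'$, and $X_0=X\cap V_0$. We check the hypotheses for $X_0$. Since $e\in X=X^\sharp$, we have $(e,X)\subset O$, and $n$ is a unit. So $q(X)\subset X$ and $X=Oe\perp X_0$. If $v\in V_0$ and $(X_0,v)\subset O$, then $(X,v)\subset O$, so $v\in X\cap V_0=X_0$. Conversely $(X_0,X_0)\subset O$, so $X_0$ is self-dual in $V_0$. It is $T$-stable as $TX_0\subset q(X)\subset X_0$, and $w=q(Ae)\in X_0$. For $v\in X_0$, (6.1) gives $(v,v)\equiv(e,v)=0$ and $(v,Tv)=(v,Av)\equiv0\pmod\pi$, which is (7.1) with $c=0$. The Lemma yields $L\cap V_0=L'\cap V_0$, and adding $Oe$ we get $L=L'$.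

## 9. Odd primes dividing $m$ once

Let $p$ be an odd prime dividing $m$. As $m$ is squarefree, $p\,\|\,m$. Let $O=\mathbb Z_{(p)}[i]$.

**Step 1: a real structure.** The symmetry (2.1) lets us replace the Hermitian lattices $L$ and $M$ by symmetric lattices over $\mathbb Z_{(p)}$. Conjugating $PAP^T=\bar A$ gives $P\bar AP^T=A$. So $P^2AP^{-2}=P\bar AP^T=A$: the matrix $P^2$ commutes with $A$. It fixes $e$, hence all $A^ke$, and these span $V$ because $\det W\ne0$. So $P^2=I$. Put $\sigma(v)=P\bar v$. This is conjugate-linear, with $\sigma^2=1$, $\sigma e=e$, $\sigma A=A\sigma$ (as $P\bar A=AP$), $(\sigma u,\sigma v)=\overline{(u,v)}$ and $\sigma L=L$.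

Let $V_R=\{v\in V:\sigma v=v\}$. The $\sigma$-fixed vectors $e,\dots,A^{n-1}e$ form a $\mathbb Q(i)$-basis of $V$, so $V_R$ is their $\mathbb Q$-span, and the form is rational and symmetric on it. Put $L_R=L\cap V_R$ and $M_R=\mathbb Z_{(p)}[A]e$. Then $M=M_R\oplus iM_R$. Since $2$ is a unit, the identity
$$v=\frac{v+\sigma v}2+i\,\frac{v-\sigma v}{2i},$$
whose two fractions are fixed by $\sigma$, shows $L=L_R\oplus iL_R$. A $\mathbb Z_{(p)}$-basis of $L_R$ is an $O$-basis of the self-dual lattice $L$. So its Gram determinant is a rational unit of $O$, hence a unit of $\mathbb Z_{(p)}$, and $L_R$ is self-dual over $\mathbb Z_{(p)}$.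

The Gram determinant of $M_R$ has $p$-adic valuation $2$ by (3.1). So $D:=M_R^\sharp/M_R$ has order $p^2$. The square of the transition determinant from $L_R$ to $M_R$ has valuation $2$, so $\ell:=L_R/M_R\subset D$ has order $p$. It is $A$-stable, and for the form $(x,y)\bmod\mathbb Z_{(p)}$ on $D$ we have $\ell^\perp=L_R^\sharp/M_R=\ell$.

**Step 2: $D$ is a cyclic module.** This will turn submodules into ideals. We have $M_R\cong\Lambda_R:=\mathbb Z_{(p)}[z]/(\varphi)$, where $z$ acts as $A$. The map $x\mapsto(x,\cdot)$ identifies $M_R^\sharp$ with $\mathrm{Hom}(\Lambda_R,\mathbb Z_{(p)})$, and it is $\Lambda_R$-linear because $A$ is self-adjoint. Let $\lambda\in\mathrm{Hom}(\Lambda_R,\mathbb Z_{(p)})$ be "the coefficient of $z^{n-1}$". The matrix $(\lambda(z^{a+b}))_{0\le a,b<n}$ is zero for $a+b<n-1$ and has ones on the antidiagonal, so it is invertible. (For $n=2$ and $\varphi=z^2+\beta z+\gamma$ it is $\begin{pmatrix}0&1\\1&-\beta\end{pmatrix}$.) So $f\mapsto\lambda(f\,\cdot)$ is an isomorphism $\Lambda_R\to\mathrm{Hom}(\Lambda_R,\mathbb Z_{(p)})$.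 Hence $M_R^\sharp$ and its quotient $D$ are cyclic, and
$$D\cong R:=\Lambda_R/\mathrm{Ann}(D)\ \text{ as }R\text{-modules},\qquad|R|=p^2. \tag{9.1}$$

**Step 3: $R$ is local with exactly three ideals.** Here the relation $\ell=\ell^\perp$ is used. As $\ell$ is cyclic of order $p$, $A$ acts on it as multiplication by some $a\in\mathbb Z$. For $x\in\ell$ and $y\in D$, $(x,(A-a)y)=((A-a)x,y)=0$ in $\mathbb Q/\mathbb Z_{(p)}$, so $(A-a)D\subset\ell^\perp=\ell$. Also $pD\subset\ell$, as $|D/\ell|=p$. Let $\mathfrak m=(p,z-a)\subset R$. Then $\mathfrak mD\subset\ell$ and $\mathfrak m\ell=0$, so $\mathfrak m^2D=0$, and $\mathfrak m^2=0$ since $R$ acts faithfully. The ring $R/\mathfrak m$ is a quotient of $\mathbb F_p$, and it is nonzero because $\mathfrak m$ is nilpotent and $R\ne0$. So $R/\mathfrak m=\mathbb F_p$ and $|\mathfrak m|=p$. A nilpotent ideal lies in every maximal ideal, so $\mathfrak m$ is the only maximal ideal. A proper ideal lies in $\mathfrak m$, which has prime order. So the ideals of $R$ are exactly $0,\mathfrak m,R$, of orders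 $1,p,p^2$.

**Step 4: where $L'$ can lie.** Extending scalars, $M^\sharp=M_R^\sharp\oplus iM_R^\sharp$. So $M^\sharp/M=D_O:=D\oplus iD$, which by (9.1) is isomorphic to $R_O:=R[i]=R\otimes_{\mathbb Z_{(p)}}O$ as an $R_O$-module, of order $p^4$. Since $L,L'$ are stable under $O$ and $A$, $L/M$ and $L'/M$ are $R_O$-submodules of $D_O$. By (4.1) and (3.1) both have order $p^2$.

**Step 5: $p\equiv3\pmod4$ gives $L'=L$.** Let $\mathfrak M=\mathfrak mR_O=\mathfrak m\oplus i\mathfrak m$, of order $p^2$, with $\mathfrak M^2=0$. Since $-1$ is not a square modulo $p$, $R_O/\mathfrak M=\mathbb F_p[i]=\mathbb F_{p^2}$ is a field. So $R_O$ is local with maximal ideal $\mathfrak M$. As $\mathfrak M^2=0$, $\mathfrak M$ is a vector space over $\mathbb F_{p^2}$ with $p^2$ elements, of dimension one. So the ideals of $R_O$ are $0,\mathfrak M,R_O$, of orders $1,p^2,p^4$. Only one has order $p^2$, hence $L'/M=\mathfrak mD_O=L/M$, and $L'=L$.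

**Step 6: $p\equiv1\pmod4$ gives three candidates.** The group $(\mathbb Z/p^2)^\times$ is cyclic of order $p(p-1)$, divisible by $4$, so there is $c\in\mathbb Z$ with $c^2\equiv-1\pmod{p^2}$. As $p^2R=0$ and $2c$ is a unit, $R_O=R[x]/((x-c)(x+c))\cong R\times R$. Accordingly $D_O=D_1\oplus D_2$, where $i$ acts as $c$ on $D_1$ and as $-c$ on $D_2$, and $D_1\cong D_2\cong R$ as $R$-modules. Let $\varpi$ generate the prime of $\mathbb Z[i]$ that is the kernel of $\mathbb Z[i]\to\mathbb F_p$, $i\mapsto c$. Then $p=\varpi\bar\varpi$ up to a unit, $\bar\varpi$ acts invertibly on $D_1$ and $\varpi$ on $D_2$. So $D_1$ and $D_2$ are the $\varpi$-primary and the $\bar\varpi$-primary part of $D_O$. Every submodule is $X_1\oplus X_2$ with $X_j\in\{0,\mathfrak mD_j,D_j\}$, of orders $1,p,p^2$. Order $p^2$ leaves exactly three possibilities: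
$$0\oplus D_2,\qquad\mathfrak mD_1\oplus\mathfrak mD_2,\qquad D_1\oplus0. \tag{9.2}$$

To tell them apart, write $L'/M=X_1\oplus X_2$. We have $M=W(G)O^n=UW(H)O^n$, so $U^{-1}$ induces an isomorphism of $O$-modules $L'/M\cong O^n/W(H)O^n$. By Smith normal form the $\varpi$-primary part of the right side has order $p^{v_\varpi(\det W(H))}$. Hence $|X_1|=p^{v_\varpi(\det W(H))}$. In the same way $L/M=O^n/W(G)O^n$, and $v_\varpi(\det W(G))=v_\varpi(m)=1$ by (2.2). So $L/M=\mathfrak mD_1\oplus\mathfrak mD_2$, and
$$L'=L\iff v_\varpi(\det W(H))=1. \tag{9.3}$$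

## 10. Counting the cospectral classes

*Proof of Theorem 2.* Let $m$ be odd and squarefree. At $p\nmid2m$ we have $L'=L$ by (4.3), at $p=2$ by Section 8, and at $p\mid m$ with $p\equiv3\pmod4$ by Step 5 of Section 9. Only the primes $p\equiv1\pmod4$ dividing $m$ remain.

*Part 2.* Suppose $\det W(H)$ and $\det W(G)$ are associates. At each remaining prime, $v_\varpi(\det W(H))=v_\varpi(\det W(G))=1$, so $L'=L$ by (9.3). So $L'=L$ at all primes, and $H\cong G$ by (4.4).

*Part 3.* Let $H$ be self-converse and cospectral with $G$. As in Section 2, $\det W(H)$ is a unit of $\mathbb Z[i]$ times a rational integer, and so is $\det W(G)$. Their absolute values are equal by (3.1). So the two rational integers agree up to sign, the determinants are associates, and Part 2 applies.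

*Part 1.* For every $H$ cospectral with $G$, the localization of $U\mathbb Z[i]^n$ at $p$ is uniquely determined, except at the $s$ primes $p\equiv1\pmod4$ dividing $m$, where by (9.2) there are at most three possibilities. By (4.4) the localizations together determine $H$ up to isomorphism. So there are at most $3^s$ classes. By Section 1 the converse of $H$ is cospectral with $H$, hence with $G$. So taking converses is an involution on this finite set of classes. Its fixed points are the self-converse classes, and by Part 3 there is exactly one, that of $G$. An involution on a finite set with exactly one fixed point forces the size of the set to be odd. $\square$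

*Proof of Theorem 1.* By (2.3), norm-freeness says that $m$ is odd, squarefree and has no prime factor $\equiv1\pmod4$. So Theorem 2 applies with $s=0$, and by its Part 1 there is at most $3^0=1$ class cospectral with $G$, namely that of $G$. Thus $G$ is SHDGS. $\blacksquare$
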